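\title{Almost no orbit of the map $(x,y)\mapsto(2xy,\,1-2x^2)$ converges to the unit circle}

\begin{abstract}
The quadratic map $F(x,y)=(2xy,\,1-2x^2)$ sends the closed unit disk into itself and acts on the boundary circle as angle doubling. We prove that the initial conditions whose orbits converge to the circle form a set of Lebesgue measure zero. The map preserves the infinite measure $dx\,dy/(1-x^2-y^2)$, for which its two inverse branches have equal weight. An explicit Lyapunov function shows that the random walk that chooses one of the two preimages at random does not escape, and a duality argument turns this into recurrence of forward orbits. We also prove that $F$ is ergodic. Consequently almost every orbit is dense in the disk, although it spends asymptotically a fraction $1$ of its time in every neighborhood of the circle.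
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $D=\{(x,y):x^2+y^2\le1\}$ be the closed unit disk, $D^\circ$ its interior and $\partial D$ the unit circle, and consider
\[
F(x,y)=(2xy,\;1-2x^2).
\]
The function $s(x,y)=1-x^2-y^2$ measures the distance to the circle, and it transforms in a simple way. Since $1-(2xy)^2-(1-2x^2)^2=4x^2-4x^2y^2-4x^4$, we have for all $z=(x,y)\in\mathbb R^2$
\begin{equation}\label{eq:s}
s(F(z))=4x^2\,s(z).
\end{equation}
Hence $F$ maps $D$ into $D$ and $\partial D$ into $\partial D$, and a point of $D^\circ$ is sent to $\partial D$ exactly when $x=0$. For $z\in D$ write $(x_n,y_n)=F^n(z)$ and $r_n=\sqrt{x_n^2+y_n^2}$, and let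
\[
E=\{z\in D:\ r_n\to1\text{ as }n\to\infty\}
\]
be the set of initial conditions that converge to $\partial D$. The conjecture that we prove comes from \cite{MO}: it states that $E$ has Lebesgue measure zero.

The question is a borderline one. On the circle, $F(\sin\theta,\cos\theta)=(\sin2\theta,\cos2\theta)$ is the doubling map, which preserves $d\theta$, and by \eqref{eq:s} the distance $s$ of a nearby point is multiplied by about $4\sin^2\theta$ in one step. This factor vanishes at the fixed point $(0,1)$, and in fact $F$ collapses the whole vertical diameter to $(0,1)$, so that $E$ contains interior points. The factor equals $3$ at both points of the $2$-cycle $\theta=\pm2\pi/3$, where the circle repels. On average the two effects cancel exactly: the integral $I=\int_0^{2\pi}\log|2\sin\theta|\,d\theta$ equals $\int_0^{2\pi}\log|2\cos\theta|\,d\theta$, so $2I=\int_0^{2\pi}\log|2\sin2\theta|\,d\theta=I$ and $I=0$. The height $t=-\log s$ evolves by $t_{n+1}=t_n-\log 4x_n^2$, and near the circle it should therefore resemble a random walk on the line with steps of mean zero. Such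 a walk makes long excursions but returns. One guesses that almost every orbit leaves a small neighborhood of the circle infinitely often, and yet spends most of its time there. The guess is delicate: the steps are dependent and unbounded, and since the mean is exactly zero, the small difference between the dynamics near the circle and on the circle can decide the outcome.

\begin{theorem}\label{thm:main}
The set $E$ has Lebesgue measure zero.
\end{theorem}

The proof uses the measure $\mu$ on $D^\circ$ given by $d\mu=dx\,dy/s$. With $(x,y)=(r\sin\theta,r\cos\theta)$ we have $dt=2r\,dr/(1-r^2)$, so $d\mu=\frac12\,d\theta\,dt$ is uniform on the half cylinder $0\le\theta<2\pi$, $t>0$. Thus $\mu$ is infinite and $\sigma$-finite, is finite on compact subsets of $D^\circ$, and has the same null sets as Lebesgue measure. ``Measurable'' and ``almost every'' (a.e.) refer to Lebesgue measure. We say that $F$ \emph{preserves} $\mu$ if $\mu(F^{-1}Z)=\mu(Z)$ for all measurable $Z\subseteq D^\circ$, and that $F$ is \emph{ergodic} for $\mu$ if every measurable $B\subseteq D^\circ$ with $\mu(B\,\triangle\,F^{-1}B)=0$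 has $\mu(B)=0$ or $\mu(D^\circ\setminus B)=0$.

\begin{theorem}\label{thm:ergodic}
\begin{enumerate}
\item[(a)] $F$ preserves $\mu$ and is conservative: for every measurable $Z\subseteq D^\circ$, a.e.\ $z\in Z$ returns to $Z$ infinitely often.
\item[(b)] $F$ is ergodic for $\mu$.
\item[(c)] For a.e.\ $z\in D$ the orbit of $z$ is dense in $D$. In particular $\liminf r_n=0$ and $\limsup r_n=1$.
\item[(d)] For a.e.\ $z\in D$ and every $\rho<1$, $\ \frac1N\#\{n<N: r_n\le\rho\}\to0$ as $N\to\infty$.
\item[(e)] $E$ is null and meager, but dense in $D$ and of Hausdorff dimension at least $1$.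
\end{enumerate}
\end{theorem}

A forward orbit is deterministic, and the random walk above is only an analogy. The method is to run time backward. With respect to $\mu$ the two preimages of a point carry equal weight, so the past of a point is described by a Markov chain driven by fair coin tosses. Section~\ref{sec:duality} reduces conservativity to recurrence of this chain. Section~\ref{sec:model} finds a height function that is a martingale for the chain in the limit at the circle, Section~\ref{sec:lyapunov} corrects it to a supermartingale inside the disk, and Section~\ref{sec:proof1} proves Theorems~\ref{thm:main} and~\ref{thm:ergodic}(a). The rest of Theorem~\ref{thm:ergodic} is proved in Sections~\ref{sec:metric}--\ref{sec:consequences} with a metric in which the inverse branches contract.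

\section{The invariant measure and the chain of preimages}\label{sec:duality}

For $w=(x,y)\in D^\circ$ put $v=v(w)=1-y\in(0,2)$. The equation $F(X,Y)=w$ means $2X^2=v$ and $2XY=x$, so $w$ has exactly two preimages
\begin{equation}\label{eq:branches}
g_+(w)=(X,Y),\qquad g_-(w)=(-X,-Y),\qquad\text{where }X=\sqrt{v/2},\quad Y=\frac{x}{2X}.
\end{equation}
By \eqref{eq:s}, $s(g_\pm w)=s(w)/4X^2>0$, so both lie in $D^\circ$. Thus $F$ is a diffeomorphism of each half disk $D_\pm=D^\circ\cap\{\pm x>0\}$ onto $D^\circ$, with inverse $g_\pm$. Since $F^{-1}Z=g_+Z\cup g_-Z$ for $Z\subseteq D^\circ$, and $F^{-1}\partial D$ is the union of $\partial D$ and the vertical diameter, preimages of null sets are null and preimages of measurable sets are measurable.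

The Jacobian determinant of $F$ is $8x^2$. So $F$ multiplies area by $8x^2$ and $s$ by $4x^2$, and the ratio is the constant $2$, the number of preimages. This singles out $\mu$: if $w=F(z)$ with $z=(x,y)\in D_\pm$ and $dA$ denotes area, then
\begin{equation}\label{eq:half}
\frac{dA(z)}{s(z)}=\frac{dA(w)}{8x^2}\cdot\frac{4x^2}{s(w)}=\frac12\,\frac{dA(w)}{s(w)} .
\end{equation}
For a function $f$ on $D^\circ$ with values in $[0,\infty]$ or in $\mathbb R$ define
\[
Pf(w)=\tfrac12\bigl(f(g_+w)+f(g_-w)\bigr).
\]

\begin{lemma}[Duality]\label{lem:duality}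
For measurable $u:D\to[0,\infty]$ and $f:D^\circ\to[0,\infty]$ and all $n\ge0$,
\begin{equation}\label{eq:duality}
\int (u\circ F^n)\,f\,d\mu=\int u\,P^nf\,d\mu .
\end{equation}
In particular $F$ preserves $\mu$; moreover $\int Pf\,d\mu=\int f\,d\mu$ for $f\in L^1(\mu)$, and $f=f'$ a.e.\ implies $Pf=Pf'$ a.e.
\end{lemma}

\begin{proof}
For $n=1$, discard the vertical diameter, which is null, and substitute $z=g_\pm w$ on $D_\pm$. By \eqref{eq:half} the left side becomes $\sum_\pm\frac12\int u(w)f(g_\pm w)\,d\mu(w)$, which is the right side. Applying this case to $u\circ F^{n}$ gives $\int(u\circ F^{n+1})f\,d\mu=\int(u\circ F^n)\,Pf\,d\mu$, and \eqref{eq:duality} follows by induction. Since $P1=1$, the choice $u=\mathbf 1_Z$, $f=1$ gives invariance. The choice $u=1$, applied to the positive and negative parts of $f$, gives $\int Pf\,d\mu=\int f\,d\mu$. Finally $|Pf-Pf'|\le P|f-f'|$, and the right side has integral $0$ if $f=f'$ a.e.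
\end{proof}

Let $c_1,c_2,\dots$ be independent signs, each $+$ or $-$ with probability $\frac12$, and let $\mathcal F_n=\sigma(c_1,\dots,c_n)$. The \emph{chain of preimages} started at $w\in D^\circ$ is
\[
w_0=w,\qquad w_{n+1}=g_{c_{n+1}}(w_n).
\]
It stays in $D^\circ$ forever. We write $\mathbb P_w$ and $\mathbb E_w$ for probability and expectation. Both $P^nf(w)$ and $\mathbb E_wf(w_n)$ are the average of $f(g_{c_n}\circ\dots\circ g_{c_1}w)$ over the $2^n$ sign sequences, so $P^nf(w)=\mathbb E_wf(w_n)$.

An invariant measure of infinite mass does not force recurrence: the shift $n\mapsto n+1$ preserves counting measure on $\mathbb Z$, and every orbit escapes. In that example the backward orbits escape too. The next proposition shows that recurrence of the backward chain is what is needed.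

\begin{proposition}\label{prop:criterion}
Suppose that $A_1,A_2,\dots\subseteq D^\circ$ are measurable sets with $\mu(A_k)<\infty$, and that for every $w\in D^\circ$, $\mathbb P_w$-almost surely there is a $k$ with $w_n\in A_k$ for infinitely many $n$. Then for every measurable $Z\subseteq D^\circ$, a.e.\ $z\in Z$ returns to $Z$ infinitely often under $F$.
\end{proposition}

\begin{proof}
Let $f_0=\sum_{k\ge1}2^{-k}(1+\mu(A_k))^{-1}\mathbf 1_{A_k}$. Then $\int f_0\,d\mu\le1$, and $f_0$ is bounded below by a positive constant on each $A_k$, so $\sum_nf_0(w_n)=\infty$ almost surely. Hence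
\[
\sum_{n\ge0}P^nf_0(w)=\mathbb E_w\sum_{n\ge0}f_0(w_n)=\infty\qquad\text{for every }w\in D^\circ .
\]
Let $W=\{w\in Z: F^nw\notin Z\text{ for all }n\ge1\}$. The sets $F^{-n}W$, $n\ge0$, are pairwise disjoint: if $F^nz\in W$ and $F^mz\in W\subseteq Z$ with $n<m$, then $F^nz$ returns to $Z$, contrary to the definition of $W$. So $\sum_n\mathbf 1_W\circ F^n\le1$, and by \eqref{eq:duality}
\[
1\ge\int f_0\,d\mu\ge\sum_{n\ge0}\int(\mathbf 1_W\circ F^n)\,f_0\,d\mu=\int_W\sum_{n\ge0}P^nf_0\,d\mu .
\]
The last integrand is infinite everywhere, so $\mu(W)=0$. A point of $Z$ that returns only finitely often lies in $W$ at its last visit to $Z$, hence belongs to the null set $\bigcup_{n\ge0}F^{-n}W$.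
\end{proof}

\section{A height that is a martingale at the boundary}\label{sec:model}

We have to show that the chain does not run off to the circle, and for this we want a height function whose expected increment is not positive. The height $t=-\log s$ does not have this property. Both preimages have the same value $t(g_\pm w)=t(w)+\log2v(w)$, and the increment $\log 2v$ takes both signs; it cancels only over many steps. The remedy is to add a function of position that absorbs the increment. On the circle \eqref{eq:branches} gives $(1-Y)(1+Y)=X^2=v/2$, and $v(g_\pm w)=1\mp Y$, so there $P(2\log v)=\log(v/2)=2\log v-\log2v$. The increments of $t$ and of $2\log v$ cancel. We therefore set, on $D^\circ$,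
\[
q=\frac{s}{v^2}>0,\qquad L=-\log q=t+2\log v .
\]
The set $\{q\ge c\}=\{x^2\le2v-(1+c)v^2\}$ is bounded by an ellipse that touches $\partial D$ only at $(0,1)$; see Figure~\ref{fig:ellipses}.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=2.1]
\fill[gray!35,even odd rule] (0,0) circle (1) (0,0.0769) ellipse (0.9608 and 0.9231);
\draw[thick] (0,0) circle (1);
\draw (0,0.0769) ellipse (0.9608 and 0.9231);
\draw (0,0.25) ellipse (0.866 and 0.75);
\draw (0,0.5) ellipse (0.7071 and 0.5);
\fill (0,1) circle (0.02) node[above] {$(0,1)$};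
\fill (0,-1) circle (0.02) node[below] {$(0,-1)$};
\node at (0,0.1) {\small $q=1$};
\node at (0,-0.4) {\small $q=1/3$};
\node at (0,-0.75) {\small $q=1/12$};
\end{tikzpicture}
\caption{Level curves of $q=(1-x^2-y^2)/(1-y)^2$ in the unit disk: ellipses tangent to the circle at $(0,1)$. The shaded crescent is the region $q\le1/12$. The interior of each ellipse has finite measure for $dx\,dy/(1-x^2-y^2)$, although it reaches the circle.}\label{fig:ellipses}
\end{figure}

Now compute exactly. Fix $w\in D^\circ$, write $q=q(w)$ and $z_\pm=g_\pm w$, and let $X\in(0,1)$ and $Y$ be as in \eqref{eq:branches}. Since $s(w)=qv^2=4qX^4$, we get $s(z_\pm)=qX^2$, and therefore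
\begin{equation}\label{eq:pre}
1-Y^2=X^2+s(z_\pm)=X^2(1+q),\qquad q(z_\pm)=\frac{qX^2}{(1\mp Y)^2}.
\end{equation}
Eliminating $X^2$ gives $(1\mp Y)^2/X^2=(1+q)(1\mp Y)/(1\pm Y)$, that is,
\begin{equation}\label{eq:Lstep}
L(z_\pm)=L(w)+\log(1+q)\pm\xi,\qquad \xi=\log\frac{1-Y}{1+Y}.
\end{equation}
A step of $L$ is a symmetric jump $\pm\xi$ plus a drift $\log(1+q)$ toward the circle.

\begin{example}[The boundary model]\label{ex:model}
Let $w$ tend to $(\sin\theta,\cos\theta)$ with $0<\theta<2\pi$. Then $q\to0$, the preimages tend to the points with angles $\theta/2$ and $\theta/2+\pi$, and $Y\to\cos(\theta/2)$, so $\xi\to\log\tan^2(\theta/4)$. The limit is the chain on $(0,2\pi)\times\mathbb R$ with the two equally likely moves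
\[
(\theta,\ell)\mapsto\Bigl(\frac\theta2,\ \ell+\log\tan^2\frac\theta4\Bigr),\qquad(\theta,\ell)\mapsto\Bigl(\frac\theta2+\pi,\ \ell-\log\tan^2\frac\theta4\Bigr).
\]
The drift has disappeared and $\ell_n$ is a martingale. Its jumps vanish at $\theta=\pi$ and are unbounded as $\theta\to0$ or $2\pi$.
\end{example}

In the model we want to conclude that $\ell_n\to+\infty$ has probability zero. The tool is the convergence theorem for nonnegative supermartingales: such a process converges almost surely to a finite limit. Nonnegativity cannot be dropped. Independent steps equal to $+1$ with probability $1-2^{-n}$ and to $-2^n$ with probability $2^{-n}$ have negative mean, but by the Borel--Cantelli lemma their sums tend to $+\infty$. Stopping $\ell_n$ when it first becomes negative does not help directly, because the jumps are unbounded and the stopped process has no lower bound. What saves the argument is that a large downward jump, whenever it is available, is taken with probability $\frac12$. To use this we recall L\'evy's conditional Borel--Cantelli lemma: if $B_n\in\mathcal F_n$, then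 almost surely $B_n$ occurs infinitely often if and only if $\sum_n\mathbb P(B_{n+1}\mid\mathcal F_n)=\infty$.

\begin{lemma}\label{lem:noescape}
Let $g_+,g_-$ be maps of a set $\mathcal X$ to itself, and define $P$ and the chain $(w_n)$ as in Section~\ref{sec:duality}. Let $Q\subseteq\mathcal X$ and $H:\mathcal X\to\mathbb R$ satisfy $H\ge0$ and $PH\le H$ on $Q$. Then for every starting point, almost surely on the event $\{w_n\in Q\text{ for all large }n\}$ the sequence $H(w_n)$ converges to a finite limit.
\end{lemma}

\begin{proof}
Call a point of $Q$ \emph{safe} if $g_+$ and $g_-$ both send it into $Q$, and \emph{unsafe} otherwise. If $w_n$ is unsafe, then $\mathbb P(w_{n+1}\notin Q\mid\mathcal F_n)\ge\frac12$. By L\'evy's lemma, almost surely on the event that infinitely many $w_n$ are unsafe, $w_n\notin Q$ infinitely often. So almost surely on $\{w_n\in Q\text{ for all large }n\}$ there is an $N$ such that $w_n$ is a safe point of $Q$ for all $n\ge N$.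

Fix $N$, let $\tau=\inf\{n\ge N: w_n\text{ is not a safe point of }Q\}$, a stopping time, and put $M_n=\mathbf 1_{\{\tau>N\}}H(w_{n\wedge\tau})$ for $n\ge N$. On $\{\tau>N\}$ we have $w_N\in Q$, and for $N\le n<\tau$ the point $w_n$ is safe, so $w_{n+1}\in Q$. Thus $w_{n\wedge\tau}\in Q$ and $M_n\ge0$. Each $M_n$ takes finitely many values, so it is integrable, and
\[
\mathbb E(M_{n+1}-M_n\mid\mathcal F_n)=\mathbf 1_{\{\tau>n\}}\bigl(PH(w_n)-H(w_n)\bigr)\le0 .
\]
Hence $M_n$ converges almost surely to a finite limit, and so does $H(w_n)$ on $\{\tau=\infty\}$. Take the union over $N$.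
\end{proof}

In Example~\ref{ex:model} take $Q=\{\ell\ge0\}$ and $H=\ell$. If $\ell_n\to+\infty$, the chain is eventually in $Q$ and $H(w_n)$ diverges, so this event has probability zero. This is the whole argument in the model. In the disk the jumps are again unbounded: if $w\to(0,1)$ along an ellipse $q=c$ with $x>0$, then $X\to0$, so $Y\to1$ and $\xi\to-\infty$ by \eqref{eq:pre}. The new difficulty is the drift in \eqref{eq:Lstep}.

\section{A Lyapunov function inside the disk}\label{sec:lyapunov}

By \eqref{eq:Lstep}, $PL=L+\log(1+q)$. The drift is small, about $q=e^{-L}$, but it points toward the circle. A concave function of $L$ loses on average under a symmetric jump, and for $-\sqrt q=-e^{-L/2}$ the loss under $\pm\xi$ is $\sqrt q\,(\cosh(\xi/2)-1)$. This is of order $\sqrt q$, much larger than $q$, as long as $\xi$ stays away from $0$. So the first candidate is $L-c\sqrt q$ with $c>0$. It fails where the jump vanishes.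

\begin{example}[The vertical diameter]\label{ex:axis}
Let $w=(0,y)$. Then $Y=0$ and $\xi=0$, and \eqref{eq:pre} gives $X^2=1/(1+q)$ and $q(z_\pm)=q/(1+q)<q$. Both $L$ and $-\sqrt q$ increase in either move, so $L-c\sqrt q$ has positive drift at points arbitrarily close to $(0,-1)$. The position, however, changes a great deal in this step: $v(w)=2X^2=2/(1+q)$ is close to $2$ for small $q$, while $v(z_\pm)=1$. We let the coefficient depend on position and put $G=\sqrt q\,(3-v)$. Then
\[
G(w)=\sqrt q\,\frac{1+3q}{1+q},\qquad G(z_\pm)=\frac{2\sqrt q}{\sqrt{1+q}},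
\]
so $G$ increases by about $\sqrt q$, and $L-G$ decreases when $q$ is small.
\end{example}

The function found in the example works throughout a crescent along the circle.

\begin{lemma}\label{lem:lyapunov}
Let $H=L-G=-\log q-\sqrt q\,(3-v)$ and $Q=\{q\le\frac1{12}\}$. Then $PH\le H$ and $H\ge\log12-3/\sqrt{12}>0$ on $Q$.
\end{lemma}

\begin{proof}
Let $w\in Q$. By \eqref{eq:pre}, $\sqrt{q(z_\pm)}=\sqrt q\,X/(1\mp Y)$, and $3-v(z_\pm)=2\pm Y$. Since $(2+Y)(1+Y)+(2-Y)(1-Y)=4+2Y^2$,
\[
PG(w)=\frac{\sqrt q\,X}2\Bigl[\frac{2+Y}{1-Y}+\frac{2-Y}{1+Y}\Bigr]=\sqrt q\,X\,\frac{2+Y^2}{1-Y^2}=\sqrt q\,X\Bigl[\frac3{1-Y^2}-1\Bigr].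
\]
Insert $1-Y^2=X^2(1+q)$ and subtract $G(w)=\sqrt q\,(3-2X^2)$:
\[
PG(w)-G(w)=\sqrt q\,\Bigl[\frac{3}{X(1+q)}-X-3+2X^2\Bigr].
\]
For $q\le\frac1{12}$ we have $\frac3{1+q}\ge3(1-q)\ge\frac{11}4$. The bracket is therefore at least
\[
\frac3{4X}+\Bigl(X^2+\frac1X+\frac1X-3\Bigr)+(X^2-X)\ \ge\ \frac34+0-\frac14=\frac12,
\]
where we used $X<1$, the inequality of arithmetic and geometric means, and $(X-\frac12)^2\ge0$. Consequently
\[
PH(w)-H(w)\le\log(1+q)-\tfrac12\sqrt q\le\sqrt q\,\bigl(\sqrt q-\tfrac12\bigr)\le0 .
\]
The lower bound follows from $H\ge-\log q-3\sqrt q$ and $q\le\frac1{12}$.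
\end{proof}

\begin{corollary}\label{cor:noescape}
For every $w\in D^\circ$, $\ \mathbb P_w(q(w_n)\to0)=0$.
\end{corollary}

\begin{proof}
If $q(w_n)\to0$, then $w_n\in Q$ for all large $n$ and $H(w_n)\ge-\log q(w_n)-3\sqrt{q(w_n)}\to\infty$. By Lemmas~\ref{lem:noescape} and~\ref{lem:lyapunov} this has probability zero.
\end{proof}

\section{Recurrence and the proof of Theorem~\ref{thm:main}}\label{sec:proof1}

Corollary~\ref{cor:noescape} says that the chain returns infinitely often to some ellipse $\{q\ge1/k\}$. It does not say that the chain returns to a compact subset of $D^\circ$, since the ellipses reach the circle at $(0,1)$. Proposition~\ref{prop:criterion} asks only for finite measure, and the ellipses have it.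

\begin{lemma}\label{lem:finite}
$\mu(\{q\ge c\})<\infty$ for every $c\in(0,1]$.
\end{lemma}

\begin{proof}
Fix $v\in(0,2)$ and put $a=\sqrt{v(2-v)}$, so that $s=a^2-x^2$ on the horizontal chord at height $y=1-v$. The condition $q\ge c$ reads $x^2\le a^2-cv^2$. If the right side is negative, the chord contributes nothing. Otherwise call it $b^2$, with $0\le b<a$. Then
\[
\int_{-b}^{b}\frac{dx}{a^2-x^2}=\frac1a\log\frac{(a+b)^2}{a^2-b^2}\le\frac1a\log\frac{4a^2}{cv^2}\le\frac1{\sqrt{v(2-v)}}\log\frac8{cv},
\]
because $a^2\le2v$. The bound is integrable over $(0,2)$: its singularities are of the types $v^{-1/2}\log(1/v)$ at $0$ and $(2-v)^{-1/2}$ at $2$.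
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:ergodic}(a)]
Invariance is part of Lemma~\ref{lem:duality}. Let $A_k=\{q\ge1/k\}$, which has finite measure by Lemma~\ref{lem:finite}. If $q(w_n)\not\to0$, then $w_n\in A_k$ infinitely often for some $k$. By Corollary~\ref{cor:noescape}, Proposition~\ref{prop:criterion} applies.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let $Z_k=\{s\ge1/k\}\subseteq D^\circ$. If $z\in E$, then $s(F^nz)=1-r_n^2\to0$, so $z$ visits $Z_k$ only finitely often. By Theorem~\ref{thm:ergodic}(a), $E\cap Z_k$ is null. Since $D=\partial D\cup\bigcup_kZ_k$ and $\partial D$ is null, $E$ is null.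
\end{proof}

\section{A metric in which the inverse branches contract}\label{sec:metric}

To prove ergodicity we show that the chain forgets its starting point: two copies driven by the same signs approach each other. The Euclidean metric does not show this, since $\partial X/\partial y=-1/4X$ in \eqref{eq:branches} is large when $X$ is small. But $\sqrt s$ is divided by $2X$ in the same step, which suggests measuring lengths in units of $\sqrt s$.

Identify $D^\circ$ with the open hemisphere $\Sigma=\{p\in\mathbb R^3:|p|=1,\ p_3>0\}$ by the diffeomorphism $(x,y)\mapsto(x,y,\sqrt s)$. For a tangent vector $u\perp p$ put $\|u\|_p=|u|/p_3$, with $|u|$ the Euclidean norm. Let $d$ be the distance of this Riemannian metric, the infimum of the lengths of curves joining two points; it is finite and induces the usual topology. Operator norms $\|Dg\|$ refer to this metric. By \eqref{eq:s}, for $p_1\ne0$,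
\[
F(p)=(2p_1p_2,\ 1-2p_1^2,\ 2|p_1|p_3).
\]
Let $e=(1,0,0)$ and let $R(a,b,c)=(b,-a,c)$, a rotation about the vertical axis. For $p_1>0$ we have $F(p)=R(2p_1p-e)$. The map $p\mapsto2p_1p-e$ doubles the angle $\alpha$ between $p$ and $e$ along the great circle through them. It stretches that great circle by the factor $2$, and the circle $\alpha=\text{const}$ by the factor $\sin2\alpha/\sin\alpha=2p_1$, which is also the factor for $p_3$. So $F$ preserves the norm $\|\cdot\|$ in one direction and expands it in the others.

\begin{lemma}\label{lem:contract}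
\begin{enumerate}
\item[(i)] $d(g_\pm p,g_\pm p')\le d(p,p')$ for all $p,p'\in\Sigma$.
\item[(ii)] For each $\kappa\in(0,1]$ there is $\lambda(\kappa)<1$ such that $\|D(g_a\circ g_b)\|\le\lambda(\kappa)$ on $\{p_3\ge\kappa\}$ for all signs $a,b$.
\item[(iii)] A curve of length at most $\ell$ that starts in $\{p_3\ge\kappa\}$ stays in $\{p_3\ge\kappa e^{-\ell}\}$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) Let $p_1>0$ and $u\perp p$. Then $DF_pu=R(2u_1p+2p_1u)$, and since $u\perp p$ and $|p|=1$,
\begin{equation}\label{eq:expand}
\|DF_pu\|_{F(p)}^2=\frac{4u_1^2+4p_1^2|u|^2}{4p_1^2p_3^2}=\|u\|_p^2+\frac{u_1^2}{p_1^2p_3^2}.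
\end{equation}
The map $\iota(p)=(-p_1,-p_2,p_3)$ is an isometry of $\Sigma$ with $F\circ\iota=F$, and it only changes the signs of $p_1$ and $u_1$. So \eqref{eq:expand} holds for $p_1<0$ as well. Hence $\|Dg_\pm\|\le1$ everywhere, and $g_\pm$ does not increase the length of curves.

(ii) Let $p=g_ag_b(w)$, so that $p$ and $F(p)$ have nonzero first coordinates. Suppose that $DF^2$ preserves the norm of $u\perp p$. Then equality holds in both steps, so by \eqref{eq:expand} both $u$ and $DF_pu$ have first coordinate $0$. The first coordinate of $DF_pu$ is $2(u_1p_2+p_1u_2)$, so $u_1=u_2=0$, and then $u\perp p$ gives $u_3p_3=0$ and $u=0$. Thus $DF^2$ strictly increases the norm of every nonzero vector at $p$, and $\|D(g_a\circ g_b)\|<1$ at $w$. This norm is continuous in $w$, and $\{p_3\ge\kappa\}$ is compact.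

(iii) Along a curve $p(t)$ we have $|\frac d{dt}\log p_3|\le|\dot p|/p_3=\|\dot p\|_p$.
\end{proof}

Two steps are needed in (ii): the vectors with $u_1=0$ show that $\|Dg_\pm\|=1$ at every point. The contraction in (ii) is uniform only on compact sets, which the chain may visit rarely. This does no harm for a test function with compact support, because only those visits contribute. Write $S_nf=\sum_{j<n}P^jf$, with $S_0f=0$.

\begin{lemma}\label{lem:coupling}
If $\varphi\in C^1_c(D^\circ)$, then $\sup_n|S_n\varphi(w)-S_n\varphi(w')|<\infty$ for all $w,w'\in D^\circ$.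
\end{lemma}

\begin{proof}
The norm of $D\varphi$ in our metric is continuous with compact support, hence bounded by some $\Lambda$, and $|\varphi(p)-\varphi(p')|\le\Lambda\,d(p,p')$. Choose $\kappa$ so that $\varphi$ vanishes outside $K=\{p_3\ge\kappa\}$. Run chains $w_j,w_j'$ from $w,w'$ with the same signs and put $d_j=d(w_j,w_j')$, which is nonincreasing by Lemma~\ref{lem:contract}(i). Let $\lambda=\lambda(\kappa e^{-(d_0+1)})<1$.

Suppose that $w_j\in K$ or $w_j'\in K$. Join the two points by a curve of length at most $d_j+\varepsilon$ with $\varepsilon\le1$. By (iii) it stays in $\{p_3\ge\kappa e^{-(d_0+1)}\}$, so by (ii) its image under the next two branches has length at most $\lambda(d_j+\varepsilon)$. Letting $\varepsilon\to0$ gives $d_{j+2}\le\lambda d_j$. If $j_1<j_2<\cdots$ are the times with $w_j\in K$ or $w'_j\in K$, then $j_{i+2}\ge j_i+2$, so $d_{j_{i+2}}\le\lambda d_{j_i}$, and summing over odd and even $i$ separately gives $\sum_id_{j_i}\le2d_0/(1-\lambda)$. At all other times $\varphi(w_j)=\varphi(w_j')=0$. Hence $\sum_j|\varphi(w_j)-\varphi(w_j')|\le2\Lambda d_0/(1-\lambda)$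 for every sign sequence. Take expectations.
\end{proof}

A bounded difference is negligible only against divergent sums. Conservativity supplies the divergence.

\begin{lemma}\label{lem:diverge}
If $0\le\psi\in C^1_c(D^\circ)$ and $\psi\not\equiv0$, then $S_n\psi(w)\to\infty$ for every $w\in D^\circ$.
\end{lemma}

\begin{proof}
Let $Z_m=\{\psi>1/m,\ \sum_jP^j\psi\le m\}$. It lies in the support of $\psi$, so $\mu(Z_m)<\infty$. By \eqref{eq:duality},
\[
m\,\mu(Z_m)\ge\int_{Z_m}\sum_jP^j\psi\,d\mu=\int\psi\sum_j\mathbf 1_{Z_m}\circ F^j\,d\mu\ge\frac1m\int_{Z_m}\sum_j\mathbf 1_{Z_m}\circ F^j\,d\mu .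
\]
By Theorem~\ref{thm:ergodic}(a) the last integrand is infinite a.e.\ on $Z_m$, so $\mu(Z_m)=0$. The union of the $Z_m$ is the set where $\psi>0$ and $\sum_jP^j\psi<\infty$. Hence the series diverges at some point of the nonempty open set $\{\psi>0\}$, and by Lemma~\ref{lem:coupling} it diverges at every point.
\end{proof}

\section{Ergodicity}\label{sec:ergodicity}

Let $B$ be an invariant set and $\psi$ a test function. We will see that $S_n(\mathbf 1_B\psi)$ equals $S_n\psi$ on $B$ and $0$ off $B$. If $\mathbf 1_B\psi$ were of class $C^1$, this would contradict Lemmas~\ref{lem:coupling} and~\ref{lem:diverge} at once. We approximate it in $L^1(\mu)$ by a $C^1$ function, and we need the error to be small compared with $S_n\psi$ for all $n$ simultaneously. This is what Hopf's maximal lemma gives; we include Garsia's proof.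

\begin{lemma}\label{lem:maximal}
If $h\in L^1(\mu)$ and $\Gamma=\{\sup_{n\ge1}S_nh>0\}$, then $\int_\Gamma h\,d\mu\ge0$.
\end{lemma}

\begin{proof}
Let $\Phi_n=\max(0,S_1h,\dots,S_nh)\in L^1(\mu)$. Since $P$ preserves pointwise inequalities, $S_{k+1}h=h+PS_kh\le h+P\Phi_n$ for $0\le k\le n$. On $\{\Phi_n>0\}$ the function $\Phi_n$ equals one of $S_1h,\dots,S_nh$, so $\Phi_n\le h+P\Phi_n$ there. Because $\Phi_n=0$ off this set and $P\Phi_n\ge0$,
\[
\int_{\{\Phi_n>0\}}h\,d\mu\ge\int\Phi_n\,d\mu-\int P\Phi_n\,d\mu=0
\]
by Lemma~\ref{lem:duality}. The sets $\{\Phi_n>0\}$ increase to $\Gamma$, and dominated convergence finishes the proof.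
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:ergodic}(b)]
Suppose that $\mu(B\,\triangle\,F^{-1}B)=0$ while $B$ and $B^c=D^\circ\setminus B$ both have positive measure. Choose $0\le\psi\in C^1_c(D^\circ)$ that is positive on a disk $\{s>\kappa\}$ large enough to meet both sets in positive measure, so that
\[
\beta=\min\Bigl(\int_B\psi\,d\mu,\ \int_{B^c}\psi\,d\mu\Bigr)>0 .
\]
Since $\mu$ has a continuous positive density, $C^1_c(D^\circ)$ is dense in $L^1(\mu)$. Choose $\varphi\in C^1_c(D^\circ)$ such that $\eta=|\varphi-\mathbf 1_B\psi|$ satisfies $3\int\eta\,d\mu<\beta$. Let $\Gamma$ be the set where $S_n\eta>\frac13S_n\psi$ for some $n\ge1$. Lemma~\ref{lem:maximal} with $h=\eta-\frac13\psi$ gives $\int_\Gamma\psi\,d\mu\le3\int\eta\,d\mu<\beta$. Hence $B\setminus\Gamma$ and $B^c\setminus\Gamma$ have positive measure.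

Since $F(g_\pm w)=w$, we have $P((\mathbf 1_B\circ F)h)=\mathbf 1_B\,Ph$ for every $h$. As $\mathbf 1_B\circ F=\mathbf 1_B$ a.e.\ and $P$ respects equality a.e., we get $P(\mathbf 1_Bh)=\mathbf 1_BPh$ a.e., and by iteration $S_n(\mathbf 1_B\psi)=\mathbf 1_BS_n\psi$ a.e.\ for all $n$. Pick $w\in B\setminus\Gamma$ and $w'\in B^c\setminus\Gamma$ at which these identities hold. From $\mathbf 1_B\psi-\eta\le\varphi\le\mathbf 1_B\psi+\eta$ we obtain
\[
S_n\varphi(w)\ge S_n\psi(w)-S_n\eta(w)\ge\tfrac23S_n\psi(w),\qquad S_n\varphi(w')\le S_n\eta(w')\le\tfrac13S_n\psi(w').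
\]
Lemma~\ref{lem:coupling}, applied first to $\varphi$ and then to $\psi$, gives constants $C,C'$ with
\[
\tfrac23S_n\psi(w)\le S_n\varphi(w')+C\le\tfrac13S_n\psi(w')+C\le\tfrac13S_n\psi(w)+C'
\]
for all $n$. So $S_n\psi(w)$ is bounded, which contradicts Lemma~\ref{lem:diverge}.
\end{proof}

\section{Typical orbits and the size of $E$}\label{sec:consequences}

Let $D^*$ be the set of points whose whole orbit stays in $D^\circ$. It is obtained from $D^\circ$ by removing the vertical diameter and all its iterated preimages, so it has full measure, and $F(D^*)\subseteq D^*$.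

\begin{proof}[Proof of Theorem~\ref{thm:ergodic}(c)]
Let $U\subseteq D^\circ$ be open and nonempty and let $V=\bigcup_{n\ge0}F^{-n}U$. Then $F^{-1}V=\bigcup_{n\ge1}F^{-n}U\subseteq V$. A point of $V\setminus F^{-1}V$ lies in $U$ and never returns to $U$, so $\mu(V\setminus F^{-1}V)=0$ by (a). Since $\mu(V)\ge\mu(U)>0$, part (b) shows that $V$ has full measure. Letting $U$ run through a countable base of $D^\circ$, we find that a.e.\ orbit is dense in $D^\circ$, hence in $D$. A dense orbit visits every nonempty open set infinitely often, because an open set with finitely many points removed is still open and nonempty. Applied to the sets $\{r<1/k\}$ and $\{r>1-1/k\}$, this gives $\liminf r_n=0$ and $\limsup r_n=1$.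
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:ergodic}(d)]
We use Birkhoff's theorem for a map $T$ preserving a $\sigma$-finite measure: for $f\in L^1$ the averages $\frac1N\sum_{n<N}f\circ T^n$ converge a.e.\ to a function $f^*$ with $f^*\circ T=f^*$ a.e. Apply it to $F$ on $D^*$ and to $f=\mathbf 1_{\{r\le\rho\}}$, which is integrable for $\rho<1$. Fatou's lemma and the invariance of $\mu$ give $\int f^*\,d\mu\le\int f\,d\mu<\infty$. By (b), each set $\{f^*>c\}$ is null or has null complement, so $f^*$ is a.e.\ constant. An integrable constant on a space of infinite measure is $0$. Taking a sequence $\rho_k\uparrow1$ and using monotonicity in $\rho$ gives the statement for all $\rho<1$ outside one null set.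
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:ergodic}(e)]
The set $E$ is null by Theorem~\ref{thm:main}.

\emph{Meager.} Recall that a set is meager if it is a countable union of nowhere dense sets; every subset of the complement of a dense $G_\delta$ set is meager. The set $\bigcap_m\bigcup_{n\ge m}\{z\in D:s(F^nz)>\frac12\}$ is a $G_\delta$ subset of $D$, since $F$ and $s$ are continuous. It has full measure by (c), so it is dense, and it is disjoint from $E$.

\emph{Dense.} We pull the origin $o=(0,0)$ back along a dense orbit. Let $U\subseteq D^\circ$ be open and nonempty. Choose $w\in U\cap D^*$ with dense orbit, then $\varepsilon>0$ such that the $d$-ball of radius $\varepsilon$ about $w$ lies in $U$, and then $n$ with $d(F^nw,o)<\varepsilon$. Each $F^jw$ with $j<n$ is the image of $F^{j+1}w\in D^\circ$ under $g_+$ or $g_-$, so there is a composition $g$ of $n$ inverse branches with $g(F^nw)=w$. By Lemma~\ref{lem:contract}(i), $d(g(o),w)\le d(o,F^nw)<\varepsilon$, so $g(o)\in U$. Also $F^{n+1}(g(o))=F(o)=(0,1)$, a fixed point on $\partial D$, so $g(o)\in E$. Thus $E$ is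 dense in $D^\circ$, hence in $D$.

\emph{Dimension.} Since $F(0,y)=(0,1)$, the set $E$ contains the vertical diameter, a segment, which has Hausdorff dimension $1$.
\end{proof}

\begin{thebibliography}{9}
\bibitem{MO}
\emph{Radial behavior of dynamical map $x_{n+1}=2x_ny_n$, $y_{n+1}=1-2x_n^2$},
\texttt{https://mathoverflow.net/\allowbreak questions/\allowbreak 460894/\allowbreak radial-behavior-of-\allowbreak dynamical-map-\allowbreak x-n1-2x-ny-n-\allowbreak y-n1-1-2x-n2/\allowbreak 461322}
\end{thebibliography}
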